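\title{A $p$-adic obstruction for the group generated by $\lfloor\alpha n\rfloor/\lfloor\beta n\rfloor$}

\begin{abstract}
For positive reals $\alpha\ne\beta$ let $\mathcal F_{\alpha,\beta}$ be the multiplicative group generated by the quotients $\lfloor\alpha n\rfloor/\lfloor\beta n\rfloor$. We consider the question whether $\mathcal F_{\alpha,\beta}$ is the whole group $\mathbb Q^+$ of positive rationals as soon as one of $\alpha,\beta$ is not an integer. The answer is no: $2\notin\mathcal F_{3/2,\,9/2}$. For rational pairs we identify $\mathbb Q^+/\mathcal F_{\alpha,\beta}$ with a quotient of a finite product of groups $\mathbb Q_p^*$. We also show that $\mathcal F_{\alpha,\beta}=\mathbb Q^+$ when exactly one of $\alpha,\beta$ is an integer, when exactly one of them is rational, and when $1,\alpha,\beta$ are linearly independent over $\mathbb Q$.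
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $\alpha\ne\beta$ be positive real numbers and $\mathbb N=\{1,2,\dots\}$. Call $n\in\mathbb N$ \emph{admissible} if $n\ge\max(1/\alpha,1/\beta)$, so that $\lfloor\alpha n\rfloor$ and $\lfloor\beta n\rfloor$ are both positive. Let $\mathcal F_{\alpha,\beta}$ be the subgroup of the multiplicative group $\mathbb Q^+$ of positive rationals generated by the numbers
\[
\frac{\lfloor\alpha n\rfloor}{\lfloor\beta n\rfloor},\qquad n\ \text{admissible}.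
\]
The group $\mathbb Q^+$ is free abelian on the primes, and $\mathbb Q^+/\mathcal F_{\alpha,\beta}$ is what remains of it after $\lfloor\alpha n\rfloor$ is identified with $\lfloor\beta n\rfloor$ for every admissible $n$. The quotient therefore measures how much multiplicative information the two sequences have in common term by term.

If $\alpha$ and $\beta$ are integers, every generator equals $\alpha/\beta$, and $\mathcal F_{\alpha,\beta}$ is cyclic, far from $\mathbb Q^+$. The simplest pair that is not integral behaves in the opposite way. For $(\alpha,\beta)=(\frac12,1)$ the generators are $\frac12$ (from $n=2m$) and $\frac m{2m+1}$ (from $n=2m+1$, $m\ge1$). Thus $2\in\mathcal F_{1/2,1}$, and if $m$ lies in the group then so do $2m$ and $2m+1$; by induction $\mathcal F_{1/2,1}=\mathbb Q^+$. This suggests a general principle. When $\alpha$ is not an integer, $\lfloor\alpha n\rfloor=\alpha n-\{\alpha n\}$ is shifted away from $\alpha n$, one expects a shift to scramble prime factorizations, and so the generators should impose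 enough unrelated relations to kill the quotient. Known cases agree with this guess: $\mathcal F_{\alpha,1}=\mathbb Q^+$ for $0<\alpha<1$, $\mathcal F_{\alpha,\beta}=\mathbb Q^+$ for $0<10\alpha\le\beta<1$, and $\mathcal F_{\sqrt2,1}=\mathbb Q^+$. The problem posed in \cite{Problem} is the following.

\medskip
\noindent\textbf{Question.} \emph{Is $\mathcal F_{\alpha,\beta}=\mathbb Q^+$ whenever $\alpha\ne\beta$ and at least one of $\alpha,\beta$ is not an integer?}
\medskip

The answer is negative, because a shift that scrambles factorizations can still fix a residue class.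

\begin{theorem}\label{thm:A}
$\mathcal F_{3/2,\,9/2}\ne\mathbb Q^+$; in fact $2\notin\mathcal F_{3/2,\,9/2}$. More generally, for an odd prime $p$ the group $\mathcal F_{p/2,\,p^2/2}$ has index at least $p-1$ in $\mathbb Q^+$.
\end{theorem}

The proof, in Section~\ref{sec:char}, is short and self-contained. The rest of the paper determines when the guess is nevertheless correct. For rational pairs, congruences of the kind behind Theorem~\ref{thm:A}, at finitely many explicit primes, are the only obstruction. We write $v_p$ for the $p$-adic valuation and $\mathbb Q_p\supset\mathbb Z_p$ for the $p$-adic numbers and integers.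

\begin{theorem}\label{thm:B}
Let $\alpha=a/c\ne\beta=b/c$ with $a,b,c\in\mathbb N$, $\gcd(a,b,c)=1$ and $c\ge2$; that is, $\alpha,\beta$ are rational and not both integers. Put
\[
\Pi=\{p\text{ prime}: p^{\min(v_p(a),v_p(b))}>c\}\quad\text{if }\gcd(a,c)=\gcd(b,c)=1,
\]
and $\Pi=\emptyset$ otherwise. Let $\Lambda:\mathbb Q^+\to\mathbb L:=\prod_{p\in\Pi}\mathbb Q_p^*$ be the diagonal map and $H$ the closure of $\Lambda(\mathcal F_{\alpha,\beta})$. Then $H$ is open, and $\Lambda$ induces an isomorphism $\mathbb Q^+/\mathcal F_{\alpha,\beta}\cong\mathbb L/H$, a finitely generated group. Consequently: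
\begin{enumerate}
\item[(1)] If exactly one of $\alpha,\beta$ is an integer, or their reduced denominators differ, or no prime power greater than $c$ divides $\gcd(a,b)$, then $\mathcal F_{\alpha,\beta}=\mathbb Q^+$.
\item[(2)] If $\Pi$ contains an odd prime and $a\equiv b\pmod c$, then $\mathcal F_{\alpha,\beta}\ne\mathbb Q^+$.
\item[(3)] If some $p\in\Pi$ has $p>c$ and $v_p(a)=v_p(b)$, then $\mathbb Q^+/\mathcal F_{\alpha,\beta}$ is infinite.
\item[(4)] For odd $a\ne b$, we have $\mathcal F_{a/2,\,b/2}=\mathbb Q^+$ if and only if $\gcd(a,b)=1$.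
\item[(5)] For odd primes $p$, $\mathbb Q^+/\mathcal F_{p/2,\,p^2/2}\cong(\mathbb Z/p)^*$. Also $\mathcal F_{4/3,\,40/3}=\mathbb Q^+$, although $\Pi=\{2\}$ for this pair.
\end{enumerate}
\end{theorem}

By part (5), $\mathcal F_{3/2,\,9/2}$ has index exactly $2$. The definition of $\Pi$ has a direct meaning. Let $p\in\Pi$, let $c\nmid n$, and let $s\in[1,c-1]$ be the remainder of $an$ modulo $c$. Since $s<c<p^{v_p(a)}$, we have $v_p(s)<v_p(a)$, so
\begin{equation}\label{eq:rigid}
\lfloor\alpha n\rfloor=\frac{an-s}c=-\frac sc\Bigl(1-\frac{an}s\Bigr)\in-\frac sc\,(1+p\mathbb Z_p),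
\end{equation}
and the same holds for $\lfloor\beta n\rfloor$ with $b$ in place of $a$. At a prime of $\Pi$ both sequences, for $c\nmid n$, are confined to finitely many cosets of $1+p\mathbb Z_p$ in $\mathbb Q_p^*$.

\begin{theorem}\label{thm:C}
If exactly one of $\alpha,\beta$ is rational, or if $1,\alpha,\beta$ are linearly independent over $\mathbb Q$, then $\mathcal F_{\alpha,\beta}=\mathbb Q^+$.
\end{theorem}

\begin{corollary}\label{cor:int}
If exactly one of $\alpha,\beta$ is an integer, then $\mathcal F_{\alpha,\beta}=\mathbb Q^+$.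
\end{corollary}

\begin{proof}
If the other number is rational, use Theorem~\ref{thm:B}(1); if it is irrational, use Theorem~\ref{thm:C}.
\end{proof}

The case of two irrational numbers $\alpha,\beta$ with $1,\alpha,\beta$ linearly dependent over $\mathbb Q$ is not settled here.

\section{Characters and the counterexample}\label{sec:char}

We write $\mathcal F$ for $\mathcal F_{\alpha,\beta}$ when the pair is fixed, and $S^1$ for the unit circle. A \emph{character} of an abelian group $G$ is a homomorphism $G\to S^1$. Two standard facts are needed: characters separate the points of any abelian group (a character of a cyclic subgroup extends to $G$ because $S^1$ is divisible), and a finite abelian group has exactly $|G|$ characters.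

Let $\mathcal F^\perp$ be the group of characters of $\mathbb Q^+$ that are trivial on $\mathcal F$. A character of $\mathbb Q^+$ is the same thing as a completely multiplicative function $f:\mathbb N\to S^1$, with arbitrary values at the primes, and $f\in\mathcal F^\perp$ means $f(\lfloor\alpha n\rfloor)=f(\lfloor\beta n\rfloor)$ for all admissible $n$. Applying the first fact to $\mathbb Q^+/\mathcal F$ gives
\begin{equation}\label{eq:dual}
x\in\mathcal F\iff f(x)=1\text{ for all }f\in\mathcal F^\perp,\qquad\text{and}\qquad\mathcal F=\mathbb Q^+\iff\mathcal F^\perp=\{1\}.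
\end{equation}
The question is now a functional equation for multiplicative functions, and a counterexample is a nontrivial solution.

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Let $\alpha=p/2$, $\beta=p^2/2$; every $n\ge1$ is admissible. Let $\chi$ be a Dirichlet character modulo $p$, and define a character $f$ of $\mathbb Q^+$ by $f(\ell)=\chi(\ell)$ for primes $\ell\ne p$ and $f(p)=1$. Then $f(n)=\chi(n)$ whenever $p\nmid n$.

For $n=2m$ the generator is $pm/(p^2m)=1/p$, and $f(1/p)=1$. For odd $n$ we have $\lfloor\alpha n\rfloor=(pn-1)/2$ and $\lfloor\beta n\rfloor=(p^2n-1)/2$. Both integers are congruent to $-\frac12\not\equiv0$ modulo $p$, so $f$ takes the same value at both. Hence $f\in\mathcal F^\perp$.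

Distinct $\chi$ give distinct $f$, so $\mathbb Q^+/\mathcal F$ has at least $p-1$ characters and therefore at least $p-1$ elements. For $p=3$ and $\chi$ nonprincipal, $f(2)=-1$, so $2\notin\mathcal F_{3/2,\,9/2}$. Since $3/2\ne9/2$ are not integers, the Question has a negative answer.
\end{proof}

For $p=3$ the odd $n=1,3,5$ give $\frac14,\frac4{13},\frac7{22}$, with all entries congruent to $1$ modulo $3$, and the even $n$ give $\frac13$.

Theorems~\ref{thm:B} and~\ref{thm:C} require finding \emph{all} of $\mathcal F^\perp$. Two families of functions are natural candidates. Dirichlet characters, with free values at the primes of the modulus, occur in the proof above. The functions $n^{it}$, $t\in\mathbb R$, are near solutions: $\lfloor\alpha n\rfloor^{it}/\lfloor\beta n\rfloor^{it}\to(\alpha/\beta)^{it}$, and the limit is $1$ for suitable $t\neq0$. The proofs proceed in three stages.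
\begin{enumerate}
\item[(a)] Find two linear forms on which $f$ agrees for most arguments. A theorem of Tao then shows that $f$ is close, in a mean sense over primes, to a product $\chi(n)n^{it}$ (Lemma~\ref{lem:pretend}).
\item[(b)] Upgrade closeness to equality, using that the multiplicative error is almost constant on integers without small prime factors (Lemma~\ref{lem:conc}).
\item[(c)] Decide which functions $\chi(n)n^{it}$ satisfy the equation exactly.
\end{enumerate}
For rational pairs the linear forms in (a) are given, and the work lies in (c), which is $p$-adic. For the pairs in Theorem~\ref{thm:C} the work lies in (a), and equidistribution makes (b) and (c) short.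

\section{Two lemmas on multiplicative functions}\label{sec:tools}

\subsection{Results quoted}

The letters $p,\ell$ denote primes. The lower density of $\mathcal S\subseteq\mathbb N$ is $\liminf_{x\to\infty}|\mathcal S\cap[1,x]|/x$; upper density and density are defined with $\limsup$ and $\lim$. We use Mertens' estimates $\sum_{p\le x}1/p=\log\log x+O(1)$ and $\sum_{p\le x}(\log p)/p=\log x+O(1)$, and the following three results.

\begin{theorem}[Tao {\cite[Theorem 1.3]{Tao}}]\label{thm:tao}
Let $a_1,a_2\in\mathbb N$ and $b_1,b_2\in\mathbb Z$ with $a_1b_2\ne a_2b_1$, let $\varepsilon>0$, and let $A$ be sufficiently large depending on these data. Let $x\ge T\ge A$, and let $g_1,g_2$ be multiplicative functions with $|g_1|,|g_2|\le1$ and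
\[
\sum_{p\le x}\frac{1-\operatorname{Re}g_1(p)\overline{\chi(p)}p^{-it}}p\ge A
\]
for all Dirichlet characters $\chi$ of period at most $A$ and all real $t$ with $|t|\le Ax$. Then
\[
\Bigl|\sum_{x/T<n\le x}\frac{g_1(a_1n+b_1)g_2(a_2n+b_2)}n\Bigr|\le\varepsilon\log T.
\]
\end{theorem}

\noindent\emph{The Tur\'an--Kubilius inequality} (see \cite{Elliott}). If $F$ is real and strongly additive, that is, $F(n)=\sum_{p\mid n}F(p)$, then with an absolute constant $C_0$
\begin{equation}\label{eq:TK}
\sum_{n\le X}\Bigl|F(n)-\sum_{p\le X}\frac{F(p)}p\Bigr|^2\le C_0X\sum_{p\le X}\frac{F(p)^2}p.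
\end{equation}

\noindent\emph{The Vinogradov--Korobov bound} (\cite{Richert}; see \cite{Titchmarsh}): $\zeta(1+i\tau)\ll(\log|\tau|)^{2/3}$ for $|\tau|\ge2$. We need it slightly to the right of the line $\operatorname{Re}s=1$. The function $(s-1)\zeta(s)/\bigl((s+1)\log^{2/3}(s+2)\bigr)$ is analytic on $\operatorname{Re}s\ge1$, is $O(\log(|s|+2))$ there, and is bounded on $\operatorname{Re}s=1$. By the Phragm\'en--Lindel\"of principle (a function analytic on a closed half-plane, of at most polynomial growth and bounded on the boundary line, is bounded) it is bounded on the half-plane. Hence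
\begin{equation}\label{eq:VK}
|\zeta(\sigma+i\tau)|\ll(\log(|\tau|+2))^{2/3}\qquad(1\le\sigma\le2,\ |\tau|\ge1).
\end{equation}

\subsection{Agreement on two linear forms}

For a Dirichlet character $\chi$ modulo $q$, let $\tilde\chi$ be the completely multiplicative function with $\tilde\chi(p)=\chi(p)$ for $p\nmid q$ and $\tilde\chi(p)=1$ for $p\mid q$. It takes values in $S^1$ and equals $\chi$ on integers prime to $q$.

\begin{lemma}\label{lem:pretend}
Let $f:\mathbb N\to S^1$ be completely multiplicative, and let $a_1,a_2\ge1$, $b_1,b_2\ge0$ be integers with $a_1b_2\ne a_2b_1$. Suppose that $\mathcal S=\{n:f(a_1n+b_1)=f(a_2n+b_2)\}$ has lower density $\delta>\frac12$. Then there are a Dirichlet character $\chi$ and $t\in\mathbb R$ such that $f(n)=\tilde\chi(n)\,n^{it}\,h(n)$, where $h$ is completely multiplicative,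
\begin{equation}\label{eq:theta}
h(p)=e^{i\theta_p},\qquad|\theta_p|\le\pi,\qquad\sum_p\frac{\theta_p^2}p<\infty.
\end{equation}
\end{lemma}

The hypothesis $a_1b_2\ne a_2b_1$ cannot be dropped, since every $f$ agrees with itself on two equal forms. The hypothesis $\delta>\frac12$ guarantees that the terms with $n\in\mathcal S$ outweigh all others in the correlation sum. Theorem~\ref{thm:tao} then supplies, at each scale $x$, a pair $(\chi_x,t_x)$ that depends on $x$, with $|t_x|$ possibly as large as $Ax$. The point of the proof is to extract one pair that works at all scales.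

\begin{proof}
\emph{A pair at each scale.} Partial summation gives
\[
\sum_{n\in\mathcal S,\,n\le x}\frac1n\ \ge\ \int_1^x\frac{|\mathcal S\cap[1,y]|}{y^2}\,dy\ \ge\ (\delta-o(1))\log x.
\]
The real part of $f(a_1n+b_1)\overline{f(a_2n+b_2)}$ is $1$ on $\mathcal S$ and at least $-1$ elsewhere, so
\[
\operatorname{Re}\sum_{1<n\le x}\frac{f(a_1n+b_1)\overline{f(a_2n+b_2)}}n\ge(2\delta-1-o(1))\log x .
\]
Apply Theorem~\ref{thm:tao} with $T=x$, $\varepsilon=(2\delta-1)/2$, $g_1=f$, $g_2=\bar f$. Its conclusion fails for large $x$, so there is a fixed $A$ such that for every large $x$ there are $\chi_x$ of modulus at most $A$ and $|t_x|\le Ax$ with $\sum_{p\le x}(1-\operatorname{Re}f(p)\overline{\chi_x(p)}p^{-it_x})/p<A$.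

For $F,G$ with values in $S^1$ put
\[
\mathbb D(F,G;x)^2=\frac12\sum_{p\le x}\frac{|F(p)-G(p)|^2}p=\sum_{p\le x}\frac{1-\operatorname{Re}F(p)\overline{G(p)}}p .
\]
This is a weighted $\ell^2$ distance, so it satisfies the triangle inequality, and it is nondecreasing in $x$. Replacing $\chi_x$ by $\tilde\chi_x$ changes only terms with $p\le A$, each from $1/p$ to at most $2/p$. Hence $\mathbb D(f,\tilde\chi_xn^{it_x};x)^2\le2A$.

\emph{Nearby scales have nearby $t$.} Let $x\le x'\le x^2$. The triangle inequality gives $\mathbb D(\tilde\chi_xn^{it_x},\tilde\chi_{x'}n^{it_{x'}};x)^2\le8A$. To remove the characters, raise to the power $k=\lfloor A\rfloor!$: the values of a character of modulus $q\le A$ are roots of unity of order dividing $\varphi(q)\le A$, so $\tilde\chi_x^k=\tilde\chi_{x'}^k=1$. Since $|z^k-z'^k|\le k|z-z'|$ on $S^1$, the number $\tau=k(t_x-t_{x'})$ satisfies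
\begin{equation}\label{eq:tau}
\sum_{p\le x}\frac{1-\cos(\tau\log p)}p\le8k^2A,\qquad|\tau|\le2kAx^2 .
\end{equation}
Let $s=1+\frac1{\log x}+i\tau$. The Euler product gives $\log|\zeta(s)|=\operatorname{Re}\sum_pp^{-s}+O(1)$. Moreover $\sum_{p\le x}(1-p^{-1/\log x})/p\le\sum_{p\le x}(\log p)/(p\log x)=O(1)$, and $\sum_{p>x}p^{-1-1/\log x}=O(1)$, because the range $x^{2^j}<p\le x^{2^{j+1}}$ contributes $O(e^{-2^j})$. Therefore, uniformly in $\tau$,
\[
\sum_{p\le x}\frac{1-\cos(\tau\log p)}p=\log\log x-\log|\zeta(s)|+O(1).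
\]
If $|\tau|\ge1$, then \eqref{eq:VK} and $|\tau|\le2kAx^2$ bound the right side below by $\frac13\log\log x-O_A(1)$, which contradicts \eqref{eq:tau} for large $x$. (An exponent $1$ in place of $\frac23$ in \eqref{eq:VK} would give no contradiction.) If $0<|\tau|\le1$, then $|\zeta(s)|\ll1/|s-1|\le1/|\tau|$, so \eqref{eq:tau} gives $\log(|\tau|\log x)=O_A(1)$ as an upper bound. Thus there are $C_2$ and $x_1$ with $|t_x-t_{x'}|\le C_2/\log x$ for $x_1\le x\le x'\le x^2$.

\emph{One pair for all scales.} Put $x_j=x_1^{2^{j-1}}$. Since $\log x_j$ doubles at each step, $t_{x_j}$ converges to some $t$, with $|t_{x_j}-t|\le2C_2/\log x_j$. There are finitely many characters of modulus at most $A$, so some $\chi$ equals $\chi_{x_j}$ for infinitely many $j$. From $1-\cos u\le u^2/2$ we get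
\[
\mathbb D(n^{it_{x_j}},n^{it};x_j)^2\le\frac{(t_{x_j}-t)^2}2\sum_{p\le x_j}\frac{\log^2p}p=O(1).
\]
So $\mathbb D(f,\tilde\chi n^{it};x_j)=O(1)$ for infinitely many $j$, which means $\sum_p|h(p)-1|^2/p<\infty$ for $h=f\overline{\tilde\chi}n^{-it}$. Finally $|e^{i\theta}-1|\ge\frac2\pi|\theta|$ for $|\theta|\le\pi$.
\end{proof}

\subsection{Concentration}

Condition \eqref{eq:theta} says nothing about $h$ at any single prime. It does control $h(k)$ for typical $k$ without small prime factors: the argument $\sum_{p\mid k}\theta_p$ has small variance. Its mean $\sum_p\theta_p/p$ need not converge (take $\theta_p=1/\log\log p$ for large $p$), so $h(k)$ need not be near $1$. What we use is that the mean is the same for all reasonable sequences of $k$.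

Let $w\in\mathbb N$. A sequence $(k_j)_{j\ge1}$ of positive integers is \emph{$w$-regular} if
\begin{enumerate}
\item[(R1)] for some $C\ge1$, $k_j\le Cj$ for all $j$, and each value is taken at most $C$ times;
\item[(R2)] no prime $p\le w$ divides any $k_j$;
\item[(R3)] for each $d$ of the form $p$, $p^2$ or $pp'$, with distinct primes $p,p'>w$, the set $\{j:d\mid k_j\}$ has density $1/d$.
\end{enumerate}
An increasing arithmetic progression of positive integers is $w$-regular if it satisfies (R2) and no prime $p>w$ divides its difference.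

\begin{lemma}\label{lem:conc}
Let $h$ be completely multiplicative and satisfy \eqref{eq:theta}. Put
\[
V(w)=\sum_{p>w}\frac{\theta_p^2}p,\qquad\varepsilon(w)=\sqrt{V(w)}+5w^{-1/2},\qquad\mu_w(M)=\sum_{w<p\le M}\frac{\theta_p}p .
\]
Then $\varepsilon(w)\to0$ as $w\to\infty$, and the following hold.
\begin{enumerate}
\item[(i)] If $(k_j)$ is $w$-regular, then $\limsup_{M\to\infty}\frac1M\sum_{j\le M}|h(k_j)-e^{i\mu_w(M)}|\le\varepsilon(w)$.
\item[(ii)] If $(k_j)$, $(k'_j)$ are $w$-regular and $h(k_j)=c_jh(k'_j)$ with $c_j\to c$, then $|c-1|\le2\varepsilon(w)$.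
\end{enumerate}
\end{lemma}

\begin{proof}
(i) Hypothesis (R3) can be used for finitely many primes only, so we split at a fixed $W>w$, chosen with $W\ge C^2w$ and $C^2C_0V(W)\le1/w$. Primes beyond $W$ are handled by (R1), which lets us pass from the sequence to all integers up to $CM$ at the cost of a factor $C$.

First discard the $j$ for which $k_j$ is not squarefree. By (R3), those with $p^2\mid k_j$ for some $w<p\le W$ have upper density at most $\sum_{p>w}p^{-2}\le1/w$. For $p>W$, at most $C\cdot CM/p^2$ indices $j\le M$ have $p^2\mid k_j$, and summing over $p>W$ gives at most $C^2M/W\le M/w$. These $j$ contribute at most $2\cdot\frac2w$ to the limit superior.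

For the other $j$ we have $h(k_j)=e^{i(S_1(j)+S_2(j))}$, where $S_1(j)$ and $S_2(j)$ are the sums of $\theta_p$ over the primes $p\mid k_j$ with $w<p\le W$ and with $p>W$. Let $\mu_1=\sum_{w<p\le W}\theta_p/p$. Expand
\[
(S_1(j)-\mu_1)^2=\sum_{w<p,p'\le W}\theta_p\theta_{p'}\Bigl(1_{p\mid k_j}-\frac1p\Bigr)\Bigl(1_{p'\mid k_j}-\frac1{p'}\Bigr)
\]
and average over $j\le M$. By (R3) a term with $p\ne p'$ has limit $0$, and a term with $p=p'$ has limit $\theta_p^2(\frac1p-\frac1{p^2})$. So the mean of $(S_1-\mu_1)^2$ has a limit at most $V(w)$. Let $\mu_2=\sum_{W<p\le CM}\theta_p/p$. Inequality \eqref{eq:TK}, with $X=CM$ and $F(p)=\theta_p1_{p>W}$, gives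
\[
\frac1M\sum_{j\le M}|S_2(j)-\mu_2|^2\le\frac CM\sum_{n\le CM}|F(n)-\mu_2|^2\le C^2C_0V(W)\le\frac1w .
\]
Also $|\mu_1+\mu_2-\mu_w(M)|\le\pi\sum_{M<p\le CM}1/p\ll_C1/\log M$. By $|e^{iu}-e^{iv}|\le|u-v|$ and the Cauchy--Schwarz inequality, the limit superior is at most $\frac4w+\sqrt{V(w)}+w^{-1/2}\le\varepsilon(w)$.

(ii) We have $|c_j-1|=|h(k_j)-h(k'_j)|\le|h(k_j)-e^{i\mu_w(M)}|+|h(k'_j)-e^{i\mu_w(M)}|$. Average over $j\le M$ and apply (i) twice; the number $\mu_w(M)$ is the same for both sequences.
\end{proof}

\section{Rational pairs}\label{sec:rational}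

Throughout this section $a,b,c$ are as in Theorem~\ref{thm:B}.

\subsection{$p$-adic facts}

We put $v_p(0)=\infty$ and use the following.
\begin{enumerate}
\item[(P1)] $\mathbb Q_p^*=p^{\mathbb Z}\times\mathbb Z_p^*$, the subgroups $1+p^k\mathbb Z_p$ ($k\ge1$) are open, and $\mathbb Z_p^*/(1+p^k\mathbb Z_p)=(\mathbb Z/p^k)^*$. A character of $(\mathbb Z/p^k)^*$ and any value $\omega(p)\in S^1$ define a continuous character $\omega$ of $\mathbb Q_p^*$, trivial on $1+p^k\mathbb Z_p$. For such $\omega$, we have $\omega(x)=\omega(y)$ whenever $y\ne0$ and $v_p(x-y)\ge v_p(y)+k$.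
\item[(P2)] Let $v_p(u-1)=k<\infty$ with $k\ge1$, and $k\ge2$ if $p=2$. Then the closed subgroup generated by $u$ is $1+p^k\mathbb Z_p$. Indeed, the $p$-adic logarithm is a topological isomorphism of $1+p^k\mathbb Z_p$ onto $p^k\mathbb Z_p$ with $v_p(\log u)=k$, and the closure of $\mathbb Z\log u$ is $\mathbb Z_p\log u$.
\item[(P3)] For a finite set $S$ of primes, $\mathbb N$ is dense in $\prod_{p\in S}\mathbb Z_p$ by the Chinese remainder theorem. Dividing by powers of $\prod_{p\in S}p$, we see that $\mathbb Q^+$ is dense in $\prod_{p\in S}\mathbb Q_p^*$ (weak approximation).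
\end{enumerate}

\subsection{The pairs $(\frac12,\frac32)$ and $(\frac32,\frac92)$}\label{sub:example}

The mechanism is visible in two small cases. For $(\frac12,\frac32)$ the odd $n=2m+1$ give the relation $f(m)=f(3m+1)$ for $m\ge1$. The induction used for $(\frac12,1)$ is not available, since $3m+1$ misses two thirds of the integers. Suppose we already know that $f=\prod_{p\in S}\omega_p$ for a finite set $S$ of primes and characters $\omega_p$ of $\mathbb Q_p^*$ as in (P1). Fix $p\in S$, with $\omega_p$ trivial on $1+p^k\mathbb Z_p$. Given $0\ne z\in\mathbb Z_p$, choose $m$ very close to $p^kz$ in $\mathbb Z_p$ and very close to $1$ in $\mathbb Z_{p'}$ for the other $p'\in S$. Then $\omega_p(m)=\omega_p(p^k)\omega_p(z)$ and $\omega_p(3m+1)=1$, while $\omega_{p'}(m)=1$ and $\omega_{p'}(3m+1)=\omega_{p'}(4)$. The relation becomes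
\[
\omega_p(p^k)\,\omega_p(z)=\prod_{p'\ne p}\omega_{p'}(4).
\]
So $\omega_p(z)$ does not depend on $z$, and $\omega_p=1$. The reason is that near its root $m=0$ the form $m$ runs through all of $p^k\mathbb Z_p$, while the other form $3m+1$ stays near the nonzero value $1$.

For $(\frac32,\frac92)$ the odd $n$ give the forms $3m+1$ and $9m+4$, with roots $-\frac13$ and $-\frac49$. For $p\ne3$ these lie in $\mathbb Z_p$ and the argument applies. For $p=3$ neither root lies in $\mathbb Z_3$, integers $m$ cannot approach them, and $\omega_3$ can survive, as in Theorem~\ref{thm:A}. The proof of Theorem~\ref{thm:B} establishes the factorization $f=\prod\omega_p$, runs this argument for every pair of forms, and determines the primes at which all roots are out of reach.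

\subsection{The linear forms}

For $0\le r<c$ let $s_r,s'_r\in[0,c)$ be the remainders of $ar$ and $br$ modulo $c$, and put
\[
A_r=\frac{ar-s_r}c,\qquad B_r=\frac{br-s'_r}c,\qquad\Delta_r=aB_r-bA_r,\qquad\text{so that}\quad c\Delta_r=bs_r-as'_r .
\]
For $n=cm+r$ we have $\lfloor\alpha n\rfloor=am+A_r$ and $\lfloor\beta n\rfloor=bm+B_r$, and $n$ is admissible when $m\ge1$. So each $f\in\mathcal F^\perp$ satisfies
\begin{equation}\label{eq:forms}
f(am+A_r)=f(bm+B_r)\qquad(m\ge1,\ 0\le r<c).
\end{equation}
When $\Delta_r=0$ the two forms are proportional and give only the generator $a/b$; this always happens for $r=0$, which is the only residue when $c=1$.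

\begin{lemma}\label{lem:delta}
There is $r$ with $\Delta_r\ne0$.
\end{lemma}

\begin{proof}
Suppose $bs_r=as'_r$ for all $r$. If $c\mid a$, then $s_1=0$, so $s'_1=0$ and $c\mid b$, contrary to $\gcd(a,b,c)=1$ and $c\ge2$. In the same way $c\nmid b$. So $g=\gcd(a,c)$ and $g'=\gcd(b,c)$ are less than $c$. The values of $s_r$ are $0,g,\dots,c-g$, and those of $s'_r$ are $0,g',\dots,c-g'$. The sets $\{bs_r\}$ and $\{as'_r\}$ coincide; comparing their smallest positive and their largest elements gives $bg=ag'$ and $b(c-g)=a(c-g')$. Adding, $bc=ac$, contrary to $a\ne b$.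
\end{proof}

\subsection{Reduction to a Dirichlet character}

\begin{lemma}\label{lem:dirichlet}
For each $f\in\mathcal F^\perp$ there are $D\ge1$ and a Dirichlet character $\chi$ modulo $D$ such that $f(n)=\chi(n)$ whenever $\gcd(n,D)=1$.
\end{lemma}

\begin{proof}
Fix $r$ with $\Delta:=\Delta_r\ne0$ and write $A=A_r$, $B=B_r$. Lemma~\ref{lem:pretend}, applied to \eqref{eq:forms} with $\delta=1$, gives $\chi$ modulo $q$, $t$ and $h$, with $f(n)=\chi(n)n^{it}h(n)$ for $\gcd(n,q)=1$. We must show that $t=0$ and that $h(p)=1$ for all but finitely many $p$.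

Lemma~\ref{lem:conc} needs sequences free of small primes, and the forms $am+A$, $bm+B$ may have fixed prime divisors. We replace them by forms with constant term $1$. For $m_1\ge1$ put
\[
u=a(bm_1+B),\qquad v=b(am_1+A),\qquad u-v=\Delta.
\]
For $m=m_1+n(am_1+A)(bm_1+B)$ we have $am+A=(am_1+A)(1+un)$ and $bm+B=(bm_1+B)(1+vn)$. Using \eqref{eq:forms} for $m$ and for $m_1$,
\begin{equation}\label{eq:uv}
f(1+un)=f(1+vn)\qquad(n\ge0).
\end{equation}
(For $(\frac12,\frac32)$ and $m_1=1$ this is the substitution $m=1+4n$, and it gives $f(1+4n)=f(1+3n)$.)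

\emph{The exponent $t$ vanishes.} Let $w>\max(u,v,q)$ and $L=q\prod_{p\le w}p$. The progressions $k_j=1+uLj$ and $k'_j=1+vLj$ are $w$-regular, since their terms are $1$ modulo each $p\le w$ and all prime factors of $uvL$ are at most $w$. The terms are $1$ modulo $q$, so \eqref{eq:uv} reads $h(k_j)=(k'_j/k_j)^{it}h(k'_j)$, and $k'_j/k_j\to v/u$. Lemma~\ref{lem:conc}(ii) gives $|(v/u)^{it}-1|\le2\varepsilon(w)$. Letting $w\to\infty$,
\[
t\log\frac{abm_1+aB}{abm_1+bA}\in2\pi\mathbb Z\qquad\text{for every }m_1\ge1 .
\]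
The logarithm is nonzero because $\Delta\ne0$, and it tends to $0$ as $m_1\to\infty$. Hence $t=0$.

\emph{The values $h(p_0)$.} Take $m_1=1$, $D=qu|\Delta|$, and a prime $p_0\nmid D$. We arrange that $p_0$ is the only small prime on the left of \eqref{eq:uv} and that there is none on the right. Let $w>\max(u,v,q,p_0)$, and let $n$ run through the progression of positive integers with
\[
n\equiv0\ \Bigl(\operatorname{mod}\ q\prod_{p\le w,\,p\ne p_0}p\Bigr),\qquad un\equiv p_0-1\pmod{p_0^2};
\]
it exists because $p_0\nmid qu$. Then $1+un\equiv p_0\pmod{p_0^2}$, so $1+un=p_0k$ with $k$ free of primes up to $w$. Also $u(1+vn)=\Delta+v(1+un)\equiv\Delta\not\equiv0\pmod{p_0}$, so $k'=1+vn$ is free of primes up to $w$. The numbers $k$ and $k'$ run through progressions whose differences have no prime factor above $w$, so both are $w$-regular. Since $1+un\equiv1+vn\equiv1\pmod q$ and $t=0$, relation \eqref{eq:uv} reads $h(p_0)h(k)=h(k')$. Lemma~\ref{lem:conc}(ii) gives $|h(p_0)-1|\le2\varepsilon(w)$ for all large $w$, so $h(p_0)=1$ and $f(p_0)=\chi(p_0)$.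 As $q\mid D$, we may regard $\chi$ as a character modulo $D$.
\end{proof}

\subsection{Local characters}

Fix $f\in\mathcal F^\perp$, with $D$ and $\chi$ as in Lemma~\ref{lem:dirichlet}. The values of $f$ at the primes dividing $D$ are still unknown. Passing to $\mathbb Q_p^*$ treats these values and $\chi$ together. Let $S$ be the set of primes dividing $D$, and factor $\chi=\prod_{p\in S}\chi_p$ with $\chi_p$ of modulus $p^{v_p(D)}$. Let $\omega_p$ be the character of $\mathbb Q_p^*$ given by $\chi_p$ on $\mathbb Z_p^*$ and by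
\[
\omega_p(p)=f(p)\prod_{p'\in S,\ p'\ne p}\chi_{p'}(p)^{-1}.
\]
Then
\begin{equation}\label{eq:factor}
f(x)=\prod_{p\in S}\omega_p(x)\qquad(x\in\mathbb Q^+).
\end{equation}
It suffices to check this at primes. At $\ell\notin S$ the right side is $\prod_p\chi_p(\ell)=\chi(\ell)=f(\ell)$, and at $p\in S$ it is $\omega_p(p)\prod_{p'\ne p}\chi_{p'}(p)=f(p)$.

\begin{lemma}\label{lem:roots}
Let $p\in S$ with $\omega_p\ne1$. If $\Delta_r\ne0$, then $v_p(A_r)<v_p(a)$ and $v_p(B_r)<v_p(b)$; that is, the roots $-A_r/a$ and $-B_r/b$ lie outside $\mathbb Z_p$.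
\end{lemma}

\begin{proof}
Interchanging $(a,A_r)$ with $(b,B_r)$ preserves \eqref{eq:forms} and changes the sign of $\Delta_r$, so it suffices to treat the first root. Suppose $x_0=-A_r/a\in\mathbb Z_p$. At this root the other form has the value $bx_0+B_r=\Delta_r/a\ne0$. Let $\omega_p$ be trivial on $1+p^k\mathbb Z_p$ and put $j=k+v_p(\Delta_r/a)$. By (P1), $\omega_p(bm+B_r)=\omega_p(\Delta_r/a)$ whenever $m\equiv x_0\pmod{p^j}$.

Let $0\ne z\in\mathbb Z_p$. For $N\ge j+k+v_p(z)$ choose $m\ge1$ with $m\equiv x_0+p^jz\pmod{p^N}$ and $m\equiv1\pmod{p'^N}$ for $p'\in S\setminus\{p\}$. Then $am+A_r=a(m-x_0)$ gives $\omega_p(am+A_r)=\omega_p(ap^j)\omega_p(z)$. If $N$ is also large in terms of the nonzero numbers $a+A_r$ and $b+B_r$, then $\omega_{p'}(am+A_r)=\omega_{p'}(a+A_r)$ and $\omega_{p'}(bm+B_r)=\omega_{p'}(b+B_r)$ for $p'\ne p$. By \eqref{eq:forms} and \eqref{eq:factor},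
\[
\omega_p(z)\cdot\omega_p\Bigl(\frac{a^2p^j}{\Delta_r}\Bigr)\prod_{p'\ne p}\omega_{p'}\Bigl(\frac{a+A_r}{b+B_r}\Bigr)=1 .
\]
The factors after the first do not depend on $z$. Comparing with $z=1$ gives $\omega_p(z)=1$ on $\mathbb Z_p\setminus\{0\}$, which generates $\mathbb Q_p^*$. So $\omega_p=1$, a contradiction.
\end{proof}

\begin{lemma}\label{lem:Pi}
If $p\in S$ and $\omega_p\ne1$, then $p\in\Pi$.
\end{lemma}

\begin{proof}
By Lemmas~\ref{lem:delta} and~\ref{lem:roots}, $v_p(a)>0$ and $v_p(b)>0$. Since $\gcd(a,b,c)=1$, we have $p\nmid c$.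

\emph{The denominators.} Suppose $g=\gcd(a,c)>1$ and take $r=c/g$. Then $s_r=0$ and $-A_r/a=-r/c\in\mathbb Z_p$, so $\Delta_r=0$ by Lemma~\ref{lem:roots}. Thus $as'_r=bs_r=0$, so $c\mid bc/g$ and $g\mid b$, contrary to $\gcd(a,b,c)=1$. Hence $\gcd(a,c)=1$, and $\gcd(b,c)=1$ by symmetry. In particular $r\mapsto s_r$ and $r\mapsto s'_r$ are permutations of $\{1,\dots,c-1\}$.

\emph{The size of the $p$-parts.} Write $a=Pa'$, $b=Qb'$ with $P=p^{v_p(a)}$, $Q=p^{v_p(b)}$. We must show $P,Q>c$. As $p\nmid c$, we have $v_p(A_r)=v_p(ar-s_r)$, so $v_p(A_r)\ge v_p(a)$ if and only if $P\mid s_r$; likewise $v_p(B_r)\ge v_p(b)$ if and only if $Q\mid s'_r$. Lemma~\ref{lem:roots} becomes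
\begin{equation}\label{eq:alt}
\text{for }1\le r<c:\qquad P\mid s_r\ \text{ or }\ Q\mid s'_r\quad\Longrightarrow\quad bs_r=as'_r .
\end{equation}
Suppose that $P<c$ or $Q<c$; by symmetry say $P<c$. Choose $r$ with $s_r=P$. By \eqref{eq:alt}, $s'_r=Qb'/a'$. Since $p\nmid a'$, this gives $a'\mid b'$ and $Q\le s'_r<c$. Now choose $r$ with $s'_r=Q$; then $s_r=Pa'/b'$, so $b'\mid a'$. Thus $a'=b'$, and $P\ne Q$ because $a\ne b$. Both are less than $c$, and by symmetry we may assume $P<Q<c$.

With $a'=b'$, the equation $bs_r=as'_r$ says $s'_r/s_r=Q/P$. It must fail when the multiples of $Q$ pass $c$ and are reduced while the multiples of $P$ are not. Let $i=\lceil c/Q\rceil$. Since $Q\nmid c$, we have $c<iQ<c+Q<2c$, and $0<iP\le iQ/p<c$. Choose $r$ with $a'r\equiv i\pmod c$, possible since $\gcd(a',c)=1$. Then $s_r=iP$ and $s'_r=iQ-c$. As $P\mid s_r$, \eqref{eq:alt} gives $Q\cdot iP=P(iQ-c)$, that is, $c=0$. This is absurd, so $P,Q\ge c$. Equality is excluded because $p$ divides $P$ and $Q$ but not $c$.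
\end{proof}

\subsection{The quotient $\mathbb Q^+/\mathcal F$}

\begin{proof}[Proof of the main statement of Theorem~\ref{thm:B}]
\emph{The kernel.} Let $f\in\mathcal F^\perp$. By \eqref{eq:factor} and Lemma~\ref{lem:Pi}, $f=\omega\circ\Lambda$, where $\omega=\prod_{p\in\Pi}\omega_p$ is a continuous character of $\mathbb L$ (put $\omega_p=1$ for $p\in\Pi\setminus S$). It is trivial on $\Lambda(\mathcal F)$, hence on the closed subgroup $H$. So if $\Lambda(x)\in H$, then $f(x)=1$ for all $f\in\mathcal F^\perp$, and $x\in\mathcal F$ by \eqref{eq:dual}. The kernel of $\mathbb Q^+\to\mathbb L/H$ is therefore exactly $\mathcal F$.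

\emph{$H$ is open.} If $\Pi=\emptyset$, then $\mathbb L$ is trivial. Otherwise fix $r$ with $\Delta_r\ne0$; then $r\ne0$. Let $p\in\Pi$. Then $p\mid a$ and $\gcd(a,c)=1$, so $p\nmid c$ and $1\le s_r<c<p^{v_p(a)}$. Hence $v_p(A_r)=v_p(ar-s_r)=v_p(s_r)<v_p(a)$, and in the same way $v_p(B_r)<v_p(b)$. So $x=a/A_r$ and $y=b/B_r$ lie in $p\mathbb Z_p$ for every $p\in\Pi$, and $x\ne y$ because $\Delta_r\ne0$. The map
\[
\Phi:\prod_{p\in\Pi}\mathbb Z_p\to\mathbb L,\qquad\Phi(\mu)=\Bigl(\frac{a\mu_p+A_r}{b\mu_p+B_r}\Bigr)_p=\Bigl(\frac{A_r}{B_r}\cdot\frac{1+x\mu_p}{1+y\mu_p}\Bigr)_p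
\]
is continuous and maps $\mathbb N$ into $\Lambda(\mathcal F)$. By (P3) its image lies in $H$. Fix $p\in\Pi$ and let $\mu$ have coordinate $p$ at the place $p$ and $0$ elsewhere. Then $\Phi(\mu)/\Phi(0)\in H$ has coordinate $u_p=(1+xp)/(1+yp)$ at $p$ and $1$ elsewhere, and $k_p:=v_p(u_p-1)=1+v_p(x-y)$ is finite and at least $2$. By (P2), $H$ contains the open subgroup $U=\prod_{p\in\Pi}(1+p^{k_p}\mathbb Z_p)$, so $H$ is open.

\emph{The image.} Every coset of $H$ is open and meets the dense subgroup $\Lambda(\mathbb Q^+)$, by (P3). So $\mathbb Q^+\to\mathbb L/H$ is onto. Finally $\mathbb L/H$ is a quotient of $\mathbb L/U\cong\prod_{p\in\Pi}\bigl(\mathbb Z\times(\mathbb Z/p^{k_p})^*\bigr)$, which is finitely generated.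
\end{proof}

\begin{proof}[Proof of parts (1)--(5)]
(1) In each case $\Pi=\emptyset$. Indeed, if $\gcd(a,c)=\gcd(b,c)=1$, then $\alpha$ and $\beta$ both have reduced denominator $c\ge2$, which excludes the first two cases, and the third case says that no prime satisfies the inequality defining $\Pi$.

(2) Let $p\in\Pi$ be odd. Since $a\equiv b\pmod c$, the remainder $s$ in \eqref{eq:rigid} is the same for $\alpha$ and $\beta$, so the generators with $c\nmid n$ lie in $1+p\mathbb Z_p$. Those with $c\mid n$ equal $a/b=p^de$, where $d=v_p(a)-v_p(b)$ and $e\in\mathbb Z_p^*$. If $d\ne0$, let $\omega$ be given on $\mathbb Z_p^*$ by a nontrivial character modulo $p$, which exists as $p$ is odd, and choose $\omega(p)$ with $\omega(p)^d=\omega(e)^{-1}$. If $d=0$, let $\omega=z^{v_p}$ with $1\ne z\in S^1$. In both cases $\omega$ is trivial on all generators, and its restriction to $\mathbb Q^+$ is a nontrivial element of $\mathcal F^\perp$.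

(3) For $c\nmid n$ the remainders of $an$ and $bn$ lie in $[1,c-1]$ and are prime to $p>c$, so \eqref{eq:rigid} gives $v_p(\lfloor\alpha n\rfloor)=v_p(\lfloor\beta n\rfloor)=0$. For $c\mid n$ the generator $a/b$ has $v_p(a/b)=0$. So $v_p$ vanishes on $\mathcal F$ and maps $\mathbb Q^+/\mathcal F$ onto $\mathbb Z$.

(4) Here $c=2$, $\gcd(a,2)=\gcd(b,2)=1$, $a\equiv b\pmod2$, and $\Pi$ is the set of primes dividing $\gcd(a,b)$, all odd. Apply (1) if $\gcd(a,b)=1$ and (2) otherwise.

(5) For $(p/2,p^2/2)$ we have $\Pi=\{p\}$. The generators are $p^{-1}$ and $\frac{1-pn}{1-p^2n}\in1+p\mathbb Z_p$ for odd $n$, so $H\subseteq p^{\mathbb Z}(1+p\mathbb Z_p)$. For $n=1$ we get $\frac1{1+p}$, which generates a dense subgroup of $1+p\mathbb Z_p$ by (P2). So $H=p^{\mathbb Z}(1+p\mathbb Z_p)$ and $\mathbb L/H\cong(\mathbb Z/p)^*$.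

For $(4/3,40/3)$ we have $\gcd(a,b)=4>3$ and $\Pi=\{2\}$. The values $n=1,5,3$ give $\frac1{13}$, $\frac6{66}=\frac1{11}$ and $\frac4{40}=\frac1{10}$. Since $v_2(13-1)=2$, (P2) gives $1+4\mathbb Z_2\subseteq H$; since $11\equiv3\pmod4$, we get $\mathbb Z_2^*\subseteq H$; since $v_2(10)=1$, we get $H=\mathbb Q_2^*$. So $\mathcal F=\mathbb Q^+$.
\end{proof}

\begin{remark}
In the last example $4\equiv40\pmod3$ and $\Pi\ne\emptyset$, so the word ``odd'' in part (2) cannot be removed.
\end{remark}

\section{Pairs with an irrational entry}\label{sec:irrational}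

Since $\mathcal F_{\alpha,\beta}=\mathcal F_{\beta,\alpha}$, Theorem~\ref{thm:C} has two cases.
\begin{description}
\item[Case I] $\beta=b/c$ is rational and $\alpha$ is irrational. Put $\eta=c\alpha$, which is irrational. The indices divisible by $c$ give $\lfloor\eta n\rfloor/(bn)\in\mathcal F$ for all $n\ge n_1:=\max(1/\alpha,1/\beta)$. Only these generators are used.
\item[Case II] $1,\alpha,\beta$ are linearly independent over $\mathbb Q$, and $\lfloor\alpha n\rfloor/\lfloor\beta n\rfloor\in\mathcal F$ for $n\ge n_1$.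
\end{description}
We use Weyl's equidistribution theorem in the following form. Call a subset of $[0,1)^d$ \emph{polygonal} if it is a finite union of sets defined by finitely many linear inequalities, strict or not. If $1,\gamma_1,\dots,\gamma_d$ are linearly independent over $\mathbb Q$ and $c_1,\dots,c_d\in\mathbb R$, then for every polygonal set $R$ the set of $n$ with $(\{\gamma_1n+c_1\},\dots,\{\gamma_dn+c_d\})\in R$ has density equal to the Lebesgue measure of $R$.

\subsection{Quotients of consecutive integers}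

Lemma~\ref{lem:pretend} needs a relation between two linear forms, and the generators now provide none. We produce one by dividing two generators. If $(y+1)/y$ belonged to $\mathcal F$ for all $y\ge1$, telescoping would give $\mathcal F=\mathbb Q^+$. We prove a density version, which is enough for Lemma~\ref{lem:pretend}.

\begin{proposition}\label{prop:consec}
In both cases, for every $\varepsilon>0$ there is $D\ge1$ such that the set $\{z\in\mathbb N:(Dz+1)/(Dz)\in\mathcal F\}$ has lower density at least $1-\varepsilon$.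
\end{proposition}

The device is seen for $(\alpha,\beta)=(\sqrt2,1)$. The indices $n=4$ and $n=8$ give $\frac54$ and $\frac{11}8$: doubling $n$ doubled $\lfloor\sqrt2n\rfloor$ and added one, so the quotient is $\frac{11}{10}$. The indices $n=9$ and $n=27$ give $\frac{12}9$ and $\frac{38}{27}$: tripling $n$ tripled $12=2\cdot6$ and added two, $38=2\cdot19$, so the common factor $2$ cancels and the quotient is $\frac{19}{18}$. In general, let $y=pv$ with $p$ prime. We look for a multiplier $e$ and two generators $\frac{e(y+1)}{pu}$ and $\frac{ev}u$ (up to inversion and a common constant), whose quotient is $\frac{y+1}y$. For one prime $p$, a suitable $e$ will exist with probability at least a constant $c_0>0$. Taking $y$ divisible by many primes, which act independently, brings the probability close to $1$. The next two lemmas contain the probabilistic part common to both cases. The first is a sieve for a coprimality condition, which will ensure that different multipliers $e$ cover different residue classes modulo $p$.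

\begin{lemma}\label{lem:sieve}
Let $0<\rho\le1$. On a probability space, let $N_d(E)\ge0$ be random variables, for $E\in\mathbb N$ and $d$ equal to $1$ or a prime. Suppose that $N_\ell(E)$ has expectation at most $\rho E/\ell^2$ for every prime $\ell$, and that $N_d(E)/E\to\rho/d^2$ almost surely as $E\to\infty$, for each $d$. Then
\[
\Pr\Bigl(N_1(E)-\sum_\ell N_\ell(E)<\tfrac25\rho E\Bigr)\to0\qquad(E\to\infty).
\]
\end{lemma}

\begin{proof}
Since $(2k+1)^2>4k(k+1)$, we have $\sum_\ell\ell^{-2}<\frac14+\sum_{k\ge1}\frac1{4k(k+1)}=\frac12$. Let $\delta>0$ and fix an integer $Q\ge20/\delta$. The expectation of $\sum_{\ell>Q}N_\ell$ is at most $\rho E/Q$, so by Markov's inequality this sum exceeds $\rho E/10$ with probability at most $10/Q\le\delta/2$. Almost surely $(N_1-\sum_{\ell\le Q}N_\ell)/E\to\rho(1-\sum_{\ell\le Q}\ell^{-2})>\rho/2$, so for large $E$ the probability that $N_1-\sum_{\ell\le Q}N_\ell<\rho E/2$ is at most $\delta/2$. Outside these two events the difference is at least $(\frac12-\frac1{10})\rho E$.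
\end{proof}

A point $Z\in(\mathbb R/D\mathbb Z)^d$ has an integer part $\lfloor Z\rfloor\in(\mathbb Z/D)^d$ and a fractional part $\{Z\}\in[0,1)^d$.

\begin{lemma}\label{lem:many}
Let $d\ge1$ and $0<c_0<1$. For each large prime $p$ let $\mathcal G_p\subseteq(\mathbb Z/p)^d\times[0,1)^d$ be such that each slice $\{\phi:(I,\phi)\in\mathcal G_p\}$ is polygonal, and let $\pi_p(\phi)=p^{-d}\,\#\{I:(I,\phi)\in\mathcal G_p\}$. Suppose that the measure of $\{\phi:\pi_p(\phi)<c_0\}$ tends to $0$ as $p\to\infty$. Then for every $\varepsilon>0$ there is a product $D$ of distinct large primes such that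
\[
\mathcal G=\{Z\in(\mathbb R/D\mathbb Z)^d:(\lfloor Z\rfloor\bmod p,\{Z\})\in\mathcal G_p\text{ for some }p\mid D\}
\]
has normalized measure at least $1-\varepsilon$. The set $D^{-1}\mathcal G\subseteq[0,1)^d$ is polygonal.
\end{lemma}

\begin{proof}
Let $\delta=\varepsilon/4$, choose $k$ with $(1-c_0)^{k/2}\le\varepsilon/2$, and choose distinct primes $p_1,\dots,p_k$ so large that each set $\{\pi_{p_i}<c_0\}$ has measure at most $\delta$. Put $D=p_1\cdots p_k$. For uniformly distributed $Z$, the integer part is uniform and independent of $\phi=\{Z\}$, and by the Chinese remainder theorem its reductions modulo $p_1,\dots,p_k$ are independent and uniform. So, given $\phi$, the probability that $Z\notin\mathcal G$ is $\prod_i(1-\pi_{p_i}(\phi))$. The expected number of $i$ with $\pi_{p_i}(\phi)<c_0$ is at most $k\delta$, so by Markov's inequality it exceeds $k/2$ with probability at most $2\delta$. Hence $\Pr(Z\notin\mathcal G)\le2\delta+(1-c_0)^{k/2}\le\varepsilon$. The last assertion holds because $\mathcal G$ meets each of the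 $D^d$ unit cells in a finite union of slices.
\end{proof}

For $\xi\in[0,1)$ and $e\in\mathbb N$ put $\kappa_e(\xi)=\lceil e\xi\rceil-e\xi=\{-e\xi\}\in[0,1)$. The map $\xi\mapsto\{-e\xi\}$ preserves Lebesgue measure.

\subsection{Proof of Proposition~\ref{prop:consec} in Case I}

\emph{The sufficient condition.} Let $y=pv$. We want $m$ and $e$ with $\lfloor\eta pm\rfloor=e(y+1)$ and $\lfloor\eta m\rfloor=ev$. Put $Y=(y+1)/\eta=J+\xi$ with $J=\lfloor Y\rfloor$. The first equation asks that $pm\in[eY,eY+1/\eta)$, and the first integer that can lie in this interval is $\lceil eY\rceil=eJ+\lceil e\xi\rceil=eY+\kappa_e(\xi)$. So suppose that $1\le e\le p-1$ and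
\begin{equation}\label{eq:caseI}
\kappa_e(\xi)<1/\eta,\qquad p\mid eJ+\lceil e\xi\rceil,
\end{equation}
and put $m=\lceil eY\rceil/p$. Then $\eta pm\in[e(y+1),e(y+1)+1)$. Dividing by $p$ gives $\eta m\in[ev+\frac ep,ev+\frac{e+1}p)\subseteq[ev,ev+1)$, where $e\le p-1$ is used. If $y$ is large in terms of $p$, then $m\ge Y/p\ge n_1$, and
\[
\frac{y+1}y=\frac{e(y+1)}{bpm}\Big/\frac{ev}{bm}\in\mathcal F .
\]
With $e=1$ alone, the first condition in \eqref{eq:caseI} would not depend on $p$ and would hold with probability $\min(1,1/\eta)$, which may be less than $\frac12$; this is why all multipliers $e<p$ are allowed.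

Let $\mathcal G_p$ be the set of $(J,\xi)\in\mathbb Z/p\times[0,1)$ satisfying \eqref{eq:caseI} for some $1\le e\le p-1$. Its slices are finite unions of intervals.

\emph{Distinct residues.} For each $e$ the second condition in \eqref{eq:caseI} selects one residue $J=J_e$. Let
\[
\mathcal E_p(\xi)=\{1\le e\le p-1:\kappa_e(\xi)<1/\eta,\ \gcd(e,\lceil e\xi\rceil)=1\}.
\]
If $e,e'\in\mathcal E_p(\xi)$ and $J_e=J_{e'}$, then $p$ divides $e'\lceil e\xi\rceil-e\lceil e'\xi\rceil=e'\kappa_e-e\kappa_{e'}$. Both terms of the last difference lie in $[0,p)$, so the difference is $0$ and $\lceil e\xi\rceil/e=\lceil e'\xi\rceil/e'$. Both fractions are reduced, so $e=e'$. Hence $\pi_p(\xi)\ge|\mathcal E_p(\xi)|/p$.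

\emph{Counting multipliers.} Let $\rho=\min(1,1/\eta)$, and for $d$ equal to $1$ or a prime let
\[
N_d(E)=\#\{e\le E:d\mid e,\ d\mid\lceil e\xi\rceil,\ \kappa_e(\xi)<\rho\}.
\]
Then $|\mathcal E_p(\xi)|\ge N_1-\sum_\ell N_\ell$ with $E=p-1$. For $e=de'$ the last two conditions say that some integer $n$ has $0\le dn-de'\xi<\rho$, that is, $\kappa_{e'}(\xi)<\rho/d$. This event has measure $\rho/d$ and there are $\lfloor E/d\rfloor$ values of $e'$, so $\int_0^1N_d\,d\xi\le\rho E/d^2$; for irrational $\xi$, Weyl's theorem gives $N_d(E)/E\to\rho/d^2$. By Lemma~\ref{lem:sieve}, $|\mathcal E_p(\xi)|\ge\frac25\rho(p-1)\ge\frac14\rho p$ for $p\ge3$, outside a set whose measure tends to $0$. So Lemma~\ref{lem:many} applies with $d=1$ and $c_0=\rho/4$.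

\emph{Conclusion.} Let $D$ and $\mathcal G$ be as in that lemma and $y=Dz$, so every $p\mid D$ divides $y$. Since $Y/D=z/\eta+1/(D\eta)$ with $1/\eta$ irrational, the set of $z$ with $Y\bmod D\in\mathcal G$ has density at least $1-\varepsilon$. For such $z$, if large, $(Dz+1)/(Dz)\in\mathcal F$. \qed

\subsection{Proof of Proposition~\ref{prop:consec} in Case II}

Now both entries of a generator are integer parts. For $y=pv$ we want indices $m',m$ and integers $e,u$ with
\begin{equation}\label{eq:four}
\lfloor\beta m'\rfloor=e(y+1),\qquad\lfloor\alpha m'\rfloor=pu,\qquad\lfloor\alpha m\rfloor=u,\qquad\lfloor\beta m\rfloor=ev,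
\end{equation}
since then $\frac{y+1}y=\frac{e(y+1)}{pu}\big/\frac{ev}u\in\mathcal F$. For example, for $(\sqrt2,\sqrt3)$ the indices $5$ and $10$ give $\frac78$ and $\frac{14}{17}$, hence $\frac{17}{16}$. The divisibility $p\mid\lfloor\alpha m'\rfloor$ and the position of $m$ are now two separate requirements. They will be met using two independent residues modulo $p$, and this is where linear independence enters.

\emph{The sufficient condition.} Put
\[
\lambda=\frac\beta\alpha,\qquad C_1=1+\frac\alpha\beta,\qquad s_0=\min\Bigl(1,\frac1\alpha,\frac1{2\beta}\Bigr),\qquad E=\Bigl\lfloor\frac p{4C_1}\Bigr\rfloor,\qquad p\ge5,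
\]
and write $X=(y+1)\alpha/\beta=I+\xi'$, $Y=(y+1)/\beta=J+\xi$ with $I=\lfloor X\rfloor$, $J=\lfloor Y\rfloor$. For $e\in\mathbb N$ let
\[
\kappa_e=\kappa_e(\xi),\qquad G_e=\lfloor e\xi'+\alpha\kappa_e\rfloor,\qquad\vartheta_e=\{e\xi'+\alpha\kappa_e\}.
\]
Suppose that
\begin{enumerate}
\item[(i)] $\lambda\le e\le E$,
\item[(ii)] $\kappa_e<1/\beta$,
\item[(iii)] $p\mid eI+G_e$,
\item[(iv)] $s:=\bigl\{-\bigl(eJ+\lceil e\xi\rceil-\vartheta_e/\alpha\bigr)/p\bigr\}<s_0$.
\end{enumerate}
Let $m'=\lceil eY\rceil=eJ+\lceil e\xi\rceil=eY+\kappa_e$. Then $\beta m'=e(y+1)+\beta\kappa_e$, so (ii) gives the first equation in \eqref{eq:four}. Next, $\alpha m'=eX+\alpha\kappa_e=eI+G_e+\vartheta_e$, so $\lfloor\alpha m'\rfloor=eI+G_e=pu$ for an integer $u$, by (iii). Then $u/\alpha=(m'-\vartheta_e/\alpha)/p$, so $s=\{-u/\alpha\}$, and $m=u/\alpha+s$ is an integer. Since $\alpha m=u+\alpha s$ and $\alpha s<1$, we get $\lfloor\alpha m\rfloor=u$. Finally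
\[
\beta m-ev=\frac{e(pv+1)+\beta\kappa_e-\lambda\vartheta_e}p+\beta s-ev=\frac{e+\beta\kappa_e-\lambda\vartheta_e}p+\beta s .
\]
This is nonnegative because $e\ge\lambda$, and it is less than $\frac{e+1}p+\frac12\le1$ because $e\le p/4$, $p\ge5$ and $\beta s<\frac12$. So \eqref{eq:four} holds. Also $m'\ge Y$ and $m\ge(Y-1/\alpha)/p$, so both indices are at least $n_1$ when $y$ is large in terms of $p$.

Conditions (i)--(iv) depend only on $(I,J)$ modulo $p$ and on $(\xi',\xi)$: changing $J$ by $p$ changes the number inside the braces in (iv) by an integer. Let $\mathcal G_p\subseteq(\mathbb Z/p)^2\times[0,1)^2$ be the set where they hold for some $e$. For fixed $I,J,e$, the integers $\lceil e\xi\rceil$, $G_e$ and the integer part of the number in (iv) take finitely many values, and once they are fixed all conditions are linear inequalities in $(\xi',\xi)$. So the slices are polygonal.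

\emph{Distinct residues.} Let $\mathcal E_p(\xi',\xi)=\{\lambda\le e\le E:\kappa_e<1/\beta,\ \gcd(e,G_e)=1\}$. Condition (iii) selects one residue $I=I_e$. For $e\in\mathcal E_p$ we have $-1<G_e-e\xi'\le\alpha\kappa_e<\alpha/\beta$, so $|G_e-e\xi'|\le C_1$. If $e,e'\in\mathcal E_p$ and $I_e=I_{e'}$, then $p$ divides
\[
e'G_e-eG_{e'}=e'(G_e-e\xi')-e(G_{e'}-e'\xi'),
\]
which has absolute value at most $2C_1E<p$. So $G_e/e=G_{e'}/e'$, both fractions are reduced, and $e=e'$. For each $e$, as $J$ runs through $\mathbb Z/p$ so does $eJ$, and $s$ runs through $p$ points spaced $1/p$ apart modulo $1$; at least $s_0p-1$ of them lie in $[0,s_0)$. Therefore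
\[
\pi_p(\xi',\xi)\ge|\mathcal E_p(\xi',\xi)|\,\frac{s_0p-1}{p^2}.
\]

\emph{Counting multipliers.} Let $\rho=\min(1,1/\beta)$ and $N_d(E)=\#\{e\le E:d\mid e,\ d\mid G_e,\ \kappa_e<\rho\}$, so that $|\mathcal E_p|\ge N_1-\sum_\ell N_\ell-\lambda$. An integer part $\lfloor x\rfloor$ is divisible by $d$ if and only if $\{x/d\}<1/d$. So for $e=de'$ the last two conditions say that $(\{e'\xi'\},\{e'\xi\})$ lies in the polygonal set
\[
R_d=\bigl\{(x_1,x_2)\in[0,1)^2:\{-dx_2\}<\rho,\ \{x_1+\alpha\{-dx_2\}/d\}<1/d\bigr\}.
\]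
The first condition has $x_2$-measure $\rho$, and for each $x_2$ the second has $x_1$-measure $1/d$, so $R_d$ has measure $\rho/d$. Multiplication by $e'$ preserves measure on the torus, so $N_d(E)$ has expectation at most $\rho E/d^2$. For almost all $(\xi',\xi)$ the numbers $1,\xi',\xi$ are linearly independent over $\mathbb Q$, and then Weyl's theorem gives $N_d(E)/E\to\rho/d^2$. By Lemma~\ref{lem:sieve}, outside a set whose measure tends to $0$ as $p\to\infty$,
\[
|\mathcal E_p|\ge\frac25\rho\Bigl(\frac p{4C_1}-1\Bigr)-\lambda\ge c_1p,\qquad c_1=\frac\rho{20C_1},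
\]
for large $p$, and then $\pi_p\ge c_1(s_0-1/p)\ge c_1s_0/2$. Lemma~\ref{lem:many} applies with $d=2$ and $c_0=c_1s_0/2$.

\emph{Conclusion.} Let $D$ and $\mathcal G$ be as in that lemma and $y=Dz$. Then
\[
\Bigl(\frac XD,\frac YD\Bigr)=\Bigl(\frac\alpha\beta z+\frac\alpha{D\beta},\ \frac1\beta z+\frac1{D\beta}\Bigr),
\]
and $1,\alpha/\beta,1/\beta$ are linearly independent over $\mathbb Q$ because $\beta,\alpha,1$ are. So the set of $z$ with $(X,Y)\bmod D\in\mathcal G$ has density at least $1-\varepsilon$, and for such $z$, if large, $(Dz+1)/(Dz)\in\mathcal F$. \qed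

\subsection{Proof of Theorem~\ref{thm:C}}

Let $f\in\mathcal F^\perp$. We treat both cases together by putting $(\gamma,\gamma',K)=(1,\eta,f(b))$ in Case I and $(\gamma,\gamma',K)=(\alpha,\beta,1)$ in Case II. With $x_n=\lfloor\gamma n\rfloor$ and $x'_n=\lfloor\gamma'n\rfloor$,
\begin{equation}\label{eq:K}
f(x'_n)=Kf(x_n)\qquad(n\ge n_1).
\end{equation}
In contrast with the rational case, the pair $(x_n,x_n')$ has no congruence restriction:
\begin{equation}\label{eq:equi}
\{n:x_n\equiv g_1,\ x'_n\equiv g_2\ (\operatorname{mod}N)\}\text{ has density }N^{-2}\text{ for all }N\ge1,\ g_1,g_2\in\mathbb Z.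
\end{equation}
Indeed, for $0\le g<N$ we have $\lfloor x\rfloor\equiv g\pmod N$ if and only if $\{x/N\}\in[\frac gN,\frac{g+1}N)$. In Case II apply Weyl's theorem to $(\alpha n/N,\beta n/N)$. In Case I write $n=g_1+Nj$ and apply it to $\eta n/N=\eta j+\eta g_1/N$.

By Proposition~\ref{prop:consec} with $\varepsilon=\frac14$, we have $f(Dz+1)=f(Dz)$ on a set of lower density at least $\frac34$. Lemma~\ref{lem:pretend}, with $a_1=a_2=D$, $b_1=1$, $b_2=0$, gives $\chi$ modulo $q$, $t$ and $h$ satisfying \eqref{eq:theta}, with $f(k)=k^{it}h(k)$ for $k\equiv1\pmod q$.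

\emph{Comparing $f$ at two arbitrary integers.} Because of \eqref{eq:equi} we may prescribe the small prime factors of $x_n$ and $x'_n$ independently. Let $g_1,g_2\ge1$, $w\ge\max(g_1,g_2,q)$ and $L=qg_1g_2\prod_{p\le w}p$. Let $n^{(1)}<n^{(2)}<\cdots$ be the $n\ge n_1$ with $x_n\equiv g_1$ and $x'_n\equiv g_2\pmod L$. For $n=n^{(j)}$ write $x_n=g_1k_j$ and $x'_n=g_2k'_j$. Since $L/g_1$ and $L/g_2$ are multiples of $q\prod_{p\le w}p$, both $k_j$ and $k'_j$ are $1$ modulo this number.

The sequence $(k_j)$ is $w$-regular. (R1): by \eqref{eq:equi}, $n^{(j)}/j\to L^2$, so $k_j\le\gamma n^{(j)}\ll j$, and $\lfloor\gamma n\rfloor$ takes each value at most $1+1/\gamma$ times. (R2) was just shown. (R3): let $d$ have all prime factors above $w$, so $\gcd(d,L)=1$ and $d\mid k_j$ if and only if $d\mid x_n$. The conditions $x_n\equiv g_1\pmod L$, $d\mid x_n$, $x'_n\equiv g_2\pmod L$ select one class for $x_n$ and $d$ classes for $x'_n$ modulo $Ld$, so by \eqref{eq:equi} they have density $d/(Ld)^2=L^{-2}/d$, a proportion $1/d$ of the $n^{(j)}$.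 The same argument with the roles of $x_n$ and $x'_n$ exchanged applies to $(k'_j)$.

We have $f(x_n)=f(g_1)h(k_j)(x_n/g_1)^{it}$ and $f(x'_n)=f(g_2)h(k'_j)(x'_n/g_2)^{it}$, so \eqref{eq:K} gives $h(k_j)=c_jh(k'_j)$ with
\[
c_j=\frac{f(g_2)g_2^{-it}}{Kf(g_1)g_1^{-it}}\Bigl(\frac{x'_n}{x_n}\Bigr)^{it}\longrightarrow c=\frac{f(g_2)g_2^{-it}}{Kf(g_1)g_1^{-it}}\Bigl(\frac{\gamma'}\gamma\Bigr)^{it}.
\]
The limit $c$ does not depend on $w$, so Lemma~\ref{lem:conc}(ii) with $w\to\infty$ gives $c=1$. Taking $g_1=g_2=1$ gives $K=(\gamma'/\gamma)^{it}$, and then $g_1=1$ gives $f(g)=g^{it}$ for all $g\in\mathbb N$.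

\emph{The exponent $t$ vanishes.} Relation \eqref{eq:K} now reads $(x'_n/(\gamma'n))^{it}=(x_n/(\gamma n))^{it}$, that is,
\[
t\Bigl[\log\Bigl(1-\frac{\{\gamma'n\}}{\gamma'n}\Bigr)-\log\Bigl(1-\frac{\{\gamma n\}}{\gamma n}\Bigr)\Bigr]\in2\pi\mathbb Z\qquad(n\ge n_1).
\]
The left side tends to $0$, so it vanishes for large $n$. If $t\ne0$, then $\{\gamma'n\}/\gamma'=\{\gamma n\}/\gamma$ for all large $n$. In Case I this says $\{\eta n\}=0$, impossible for irrational $\eta$. In Case II it confines $(\{\alpha n\},\{\beta n\})$ to a line segment, which has measure zero, contrary to Weyl's theorem. So $t=0$ and $f=1$. By \eqref{eq:dual}, $\mathcal F_{\alpha,\beta}=\mathbb Q^+$. \qed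

\begin{remark}
In Case II the linear independence of $1,\alpha,\beta$ is used three times, always through Weyl's theorem in two dimensions: for the pair $(X/D,Y/D)$ in Proposition~\ref{prop:consec}, for \eqref{eq:equi}, and in the last step. If $\alpha,\beta$ are irrational and $k_1\alpha+k_2\beta\in\mathbb Z$ with integers $k_1,k_2$ not both zero, then $(\alpha n,\beta n)$ stays in the null set $\{k_1x_1+k_2x_2\in\mathbb Z\}$ of the torus, and this equidistribution fails.
\end{remark}

\begin{thebibliography}{9}

\bibitem{Elliott}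
Elliott, \emph{Probabilistic Number Theory I}.

\bibitem{Richert}
Richert, 1967.

\bibitem{Tao}
Tao, Forum Math. Pi \textbf{4} (2016), e8.

\bibitem{Titchmarsh}
Titchmarsh, \S6.19.

\bibitem{Problem}
由积分部分的商生成的乘法群, \texttt{https://booksci.cn/literaturecn/141519219.htm}, doi:10.1007/s10998-024-00599-w.

\end{thebibliography}
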